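# Regularity of binomial edge ideals is subadditive

Throughout, $K$ is a field, $[n]=\{1,\dots,n\}$, and
$$S=K[x_1,\dots,x_n,y_1,\dots,y_n],\qquad \deg x_i=\deg y_i=1,\qquad \mathfrak m=(x_1,\dots,x_n,y_1,\dots,y_n).$$
All graphs are finite and simple, and all have vertex set $[n]$ unless we say otherwise; isolated vertices and edgeless graphs are allowed.

## 1. Binomial edge ideals, regularity, clique covers

**Definition (binomial edge ideal).** Put $f_{ij}=x_iy_j-x_jy_i$. For a graph $H$ let
$$J_H=\big(f_{ij} : \{i,j\}\in E(H),\ i<j\big)\subseteq S .$$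

Think of a point of affine $2n$-space as a $2\times n$ matrix with columns $(x_i,y_i)$. The zero set of $J_H$ is the set of matrices in which the two columns of every edge are linearly dependent. Note that $J_{H_1}+J_{H_2}=J_G$ if $E(G)=E(H_1)\cup E(H_2)$.

*Examples.* If $H$ has no edges, $J_H=0$. If $H=K_n$ is complete, $J_H$ is the ideal of all $2$-minors of the generic $2\times n$ matrix. If $H$ is the path $P_3$ with edges $12$ and $23$, then $J_H=(f_{12},f_{23})$. Where column $2$ is nonzero, columns $1$ and $3$ are both multiples of it, so all three columns are dependent. Where column $2$ is zero there is no further condition.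

**Definition (regularity).** For a finitely generated graded $S$-module $M\ne0$,
$$\mathrm{reg}(M)=\max\{b-i:\mathrm{Tor}^S_i(M,K)_b\neq0\}.$$

*Example.* Let $f_1,\dots,f_r$ be a regular sequence of quadrics. The Koszul complex is the minimal free resolution of $S/(f_1,\dots,f_r)$, its $i$-th module is generated in degree $2i$, and so $\mathrm{reg}\,S/(f_1,\dots,f_r)=r$.

If $J\neq0$ is a proper graded ideal, then $\mathrm{Tor}_i(S/J,K)=\mathrm{Tor}_{i-1}(J,K)$ for $i\ge1$, and $\mathrm{Tor}_0(S/J,K)=K$ contributes only $0$; so $\mathrm{reg}(J)=\mathrm{reg}(S/J)+1$. I shall work with $S/J$ throughout, since it also makes sense when $J=0$.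

We use the following textbook facts.

* **(F1)** $\mathrm{reg}(M)=\max\{r+t:H^r_{\mathfrak m}(M)_t\neq0\}$.
* **(F2)** Regularity does not change if we adjoin new polynomial variables to a quotient ring, or if we regard a quotient of a polynomial ring in fewer variables as a module over $S$ on which the remaining variables act as zero.
* **(F3)** If $A$ and $B$ are graded quotients of polynomial rings over $K$ in disjoint sets of variables, the tensor product over $K$ of their minimal free resolutions is the minimal free resolution of $A\otimes_KB$. Hence regularity and projective dimension are additive; so is Krull dimension; and $A\otimes_K B$ is Cohen–Macaulay if $A$ and $B$ are.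
* **(F4)** If $0\to A\to B\to C\to0$ is exact, then $\mathrm{reg}(A)\le\max\{\mathrm{reg}(B),\mathrm{reg}(C)+1\}$. (Use the long exact sequence of local cohomology.)
* **(F5)** Let $X$ be a generic $2\times b$ matrix, $b\ge2$. The ideal $I_2(X)$ of its $2$-minors is the kernel of the map $x_i\mapsto sz_i$, $y_i\mapsto tz_i$ to $K[s,t,z_1,\dots,z_b]$, and $K[X]/I_2(X)$ is Cohen–Macaulay of dimension $b+1$ and regularity $1$ (Eagon–Northcott). For $b=2$ this is a quadric hypersurface of dimension $3$.
* **(F6)** Graded local duality: the graded Matlis dual of $H^j_{\mathfrak m}(M)$ is $\mathrm{Ext}_S^{2n-j}(M,S(-2n))$, a finitely generated module. If $M$ is Cohen–Macaulay of dimension $d$, the dual of $H^d_{\mathfrak m}(M)$ is the canonical module of $M$; it is Cohen–Macaulay of dimension $d$.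

**Definition (clique cover).** A clique of $H$ is a set of vertices that are pairwise adjacent. Cliques $W_1,\dots,W_c$ of $H$ cover the edges of $H$ if every edge lies in some $W_i$.

*Example.* The edges of $P_3$ are covered by the two cliques $\{1,2\}$, $\{2,3\}$ and not by one. The edges of a disjoint union of complete graphs, $c$ of which have at least two vertices, are covered by $c$ cliques.

Finally, there are two cited theorems that we use as black boxes.

* **[HHHKR]** (Herzog, Hibi, Hreinsdóttir, Kahle, Rauh, *Binomial edge ideals and conditional independence statements*, Adv. Appl. Math. 45 (2010); also Ohtani, Comm. Algebra 39 (2011).) For every field and every graph $H$, the ideal $J_H$ is radical.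
* **[MMK]** (Malayeri, Madani, Kiani.) The number $\mathrm{reg}(S/J_H)$ is at most the minimal number of maximal cliques covering the edges of $H$. Since any clique can be enlarged to a maximal one, if $E(H)$ is covered by $c$ cliques of $H$, then $\mathrm{reg}(S/J_H)\le c$.

## 2. Subadditivity: the statement and the cases one can do by hand

Suppose a graph $G$ is the union of two graphs $H_1,H_2$ on the same vertices; they may share vertices and even edges. Can $\mathrm{reg}(J_G)$ be controlled by the regularities of the two pieces? For monomial ideals there is such a statement: Kalai and Meshulam proved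
$$\mathrm{reg}(I+J)\le\mathrm{reg}(I)+\mathrm{reg}(J)-1$$
for squarefree monomial ideals, and Herzog extended it to arbitrary monomial ideals. The paper "A New Conjecture and Upper Bound on the Castelnuovo–Mumford Regularity of Binomial Edge Ideals" (2405.14833v1) is the source of the conjecture that the same inequality holds for binomial edge ideals. We shall prove that it does, over every field.

**Theorem A.** Let $G,H_1,H_2$ be graphs on $[n]$ with $E(G)=E(H_1)\cup E(H_2)$. Then
$$\mathrm{reg}(S/J_G)\le\mathrm{reg}(S/J_{H_1})+\mathrm{reg}(S/J_{H_2}).$$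
Consequently, if $H_1$ and $H_2$ each have an edge, then $\mathrm{reg}(J_G)\le\mathrm{reg}(J_{H_1})+\mathrm{reg}(J_{H_2})-1$.

The second statement follows from the first by $\mathrm{reg}(J_H)=\mathrm{reg}(S/J_H)+1$ for $H$ with an edge. Now some small cases.

*Two edges.* One edge gives regularity $1$ (a quadric hypersurface). Two disjoint edges give $1+1=2$ by (F3). For two edges sharing a vertex, say $G=P_3$, the polynomials $f_{12}$ and $f_{23}$ are irreducible and not associate, so $f_{23}$ is a nonzerodivisor modulo the prime $(f_{12})$. Thus $J_{P_3}$ is a complete intersection of two quadrics, and $\mathrm{reg}(S/J_{P_3})=2$. Equality holds both times.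

*A triangle.* $K_3$ is the union of $P_3$ and the edge $13$. By (F5), $\mathrm{reg}(S/J_{K_3})=1$, while the bound is $2+1=3$. Adding an edge can make the regularity drop.

*Unions of complete graphs.* Suppose each $H_i$ is a disjoint union of complete graphs, $c_i$ of which have at least two vertices. By (F3) and (F5), $\mathrm{reg}(S/J_{H_i})=c_i$. The edges of $G$ are covered by $c_1+c_2$ cliques of $G$, so [MMK] gives $\mathrm{reg}(S/J_G)\le c_1+c_2$, and the theorem holds. Here $S/J_{H_i}$ is a domain, as we shall see. The proof below reduces the general case to this one.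

## 3. Adding initial ideals, and cutting at a vertex

**Initial ideals.** The monomial theorem invites the following plan: replace each $J_{H_i}$ by an initial ideal and apply the monomial inequality to $\mathrm{in}(J_{H_1})+\mathrm{in}(J_{H_2})$. The plan would at least need $\mathrm{in}(J_G)=\mathrm{in}(J_{H_1})+\mathrm{in}(J_{H_2})$. Take the edges $12$ and $13$, with the lexicographic order $x_1>x_2>x_3>y_1>y_2>y_3$. Then $\mathrm{in}(J_{H_1})+\mathrm{in}(J_{H_2})=(x_1y_2,x_1y_3)$. But
$$y_3f_{12}-y_2f_{13}=-x_2y_1y_3+x_3y_1y_2\in J_G$$
has leading monomial $x_2y_1y_3$, which is divisible neither by $x_1y_2$ nor by $x_1y_3$. So the sum of the initial ideals is strictly smaller than $\mathrm{in}(J_G)$, and the monomial theorem bounds the regularity of the wrong ideal.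

**Cutting at a vertex.** The description of the zero set of $J_{P_3}$ suggests another plan. At a vertex $v$ of $H$, either column $v$ is zero, or all columns of neighbors of $v$ are multiples of it. Let $\mathfrak m_v=(x_v,y_v)$, and let $H_v$ be $H$ with all edges between neighbors of $v$ added. One expects, and we shall prove, that $J_H=J_{H_v}\cap(\mathfrak m_v+J_H)$, which gives the exact sequence
$$0\to S/J_H\to S/J_{H_v}\oplus S/(\mathfrak m_v+J_H)\to S/(\mathfrak m_v+J_{H_v})\to0 .$$
Repeating the cut leads to unions of complete graphs, the case we can do. To prove Theorem A this way, we would cut $H_1$ while $J_{H_2}$ is added to everything. Two demands arise.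

First, the sequence must stay exact after adding $J_{H_2}$. Intersections do not commute with adding an ideal in general: $(xy)=(x)\cap(y)$ in $K[x,y]$, but with $\mathfrak d=(x-y)$ we get $\mathfrak d+(xy)=(x-y,x^2)$, while $(\mathfrak d+(x))\cap(\mathfrak d+(y))=(x,y)$.

Second, and this is where the plan stops: (F4) bounds $\mathrm{reg}(S/J_{H})$ from above by
$$\max\{\mathrm{reg}\,S/J_{H_v},\ \mathrm{reg}\,S/(\mathfrak m_v+J_H),\ \mathrm{reg}\,S/(\mathfrak m_v+J_{H_v})+1\}.$$
The induction for $G$ would end with this maximum for $H=H_1$, plus $\mathrm{reg}(S/J_{H_2})$. To finish we would need the reverse inequality, that the maximum is at most $\mathrm{reg}(S/J_{H_1})$. The exact sequence does not supply it, because the top local cohomology degrees of two of the terms may cancel against each other.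

The way past this is to perform all cuts at once. We shall resolve $S/J_H$ by one complex, indexed by a poset of prime ideals. Radicality will keep the complex exact after adding a second ideal of the same kind. And since the terms of the complex are Cohen–Macaulay domains whose dimensions strictly drop along the order, nothing can cancel; this will give an exact formula for $\mathrm{reg}(S/J_H)$.

## 4. The primes $I_q$ and their poset

For $T\subseteq[n]$ let $\mathfrak m_T=(x_t,y_t:t\in T)$, and let $H-T$ be the graph on $[n]$ obtained from $H$ by deleting all edges that meet $T$. The binomial of an edge meeting $T$ lies in $\mathfrak m_T$, so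
$$\mathfrak m_T+J_H=\mathfrak m_T+J_{H-T}.$$

**The class of ideals.** We work with the ideals $\mathfrak m_T+J_H$, for all $T$ and $H$. Three properties matter.

* They are radical over every field: the quotient is the polynomial ring in the variables outside $T$ modulo a binomial edge ideal, and [HHHKR] applies.
* They are closed under sums:
$$(\mathfrak m_U+J_D)+(\mathfrak m_R+J_H)=\mathfrak m_{U\cup R}+J_{D\cup H}.\tag{1}$$
* They are contained in $\mathfrak m$, so the quotients are nonzero.

**Definition (the poset $P$).** Let $P$ be the finite set of pairs $q=(T,\pi)$ with $T\subseteq[n]$ and $\pi$ a partition of $[n]\setminus T$. Let $G_q$ be the union of the complete graphs on the blocks of $\pi$, let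
$$I_q=\mathfrak m_T+J_{G_q},$$
and let $c(q)$ be the number of blocks of size at least $2$. Order $P$ by $p\le q$ if and only if $I_p\subseteq I_q$.

*Example.* For $n=4$ and $q=(\{2\},\ 13\,|\,4)$ we have $I_q=(x_2,y_2,f_{13})$ and $c(q)=1$. The quotient is $K[x_1,x_3,y_1,y_3]/(f_{13})\otimes_K K[x_4,y_4]$, of dimension $3+2=5$ and regularity $1$.

**The rings $S/I_q$.** With $X_B$ the $2\times|B|$ matrix of variables with columns in $B$ (and $I_2(X_B)=0$ if $|B|=1$),
$$S/I_q\cong\bigotimes_{B\in\pi}K[X_B]/I_2(X_B),$$
the tensor product being over $K$. By (F5) each factor embeds in a polynomial ring over $K$. A tensor product over a field of injective maps is injective, so $S/I_q$ embeds in a polynomial ring, and **$I_q$ is prime**. Each factor is Cohen–Macaulay of dimension $|B|+1$, with regularity $1$ if $|B|\ge2$ and $0$ if $|B|=1$. By (F3) and (F2), $S/I_q$ is a Cohen–Macaulay domain with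
$$\dim S/I_q=d_q:=\sum_{B\in\pi}(|B|+1),\qquad \mathrm{reg}(S/I_q)=c(q).\tag{2}$$

**Which binomials lie in $I_q$.** Let $i,j\notin T$. Then $f_{ij}\in I_q$ if and only if $i,j$ lie in the same block. "If" is clear. For "only if", suppose they lie in different blocks, and take the matrix with columns $0$ on $T$, $(1,0)$ on the block of $i$, and $(0,1)$ on all other blocks. All generators of $I_q$ vanish there, because columns in the same block are equal, but $f_{ij}=1\cdot1-0\cdot0=1$.

Consequently $q\mapsto I_q$ is injective: $T$ is read off from the linear forms in $I_q$ (since $J_{G_q}$ is generated in degree $2$), and then $\pi$ from the binomials in $I_q$. So the order on $P$ is antisymmetric. If $p<q$, then $I_p\subsetneq I_q$ are primes, hence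
$$p<q\ \Longrightarrow\ d_p>d_q.\tag{3}$$

**Definition (the up-sets $P_{\mathfrak a}$).** For $\mathfrak a=\mathfrak m_R+J_H$ let $P_{\mathfrak a}=\{q\in P:\mathfrak a\subseteq I_q\}$, and write $P_H=P_{J_H}$. This is an up-set: if $p\in P_{\mathfrak a}$ and $p\le q$, then $q\in P_{\mathfrak a}$. By the previous paragraph,
$$(T,\pi)\in P_{\mathfrak a}\iff R\subseteq T\text{ and every edge }\{i,j\}\text{ of }H\text{ has }i\in T,\text{ or }j\in T,\text{ or }i,j\text{ in a common block}.\tag{4}$$
With $\mathfrak a=I_p$, this also describes when $p\le q$.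

*Example.* Let $H=P_3$ on $[3]$. By (4), $P_H$ has nine elements:
$$a=(\emptyset,123),\quad b=(2,\,1|3),\quad c=(2,\,13),\quad d_1=(1,\,23),\quad d_3=(3,\,12),$$
$$e_{12}=(12,\,3),\quad e_{13}=(13,\,2),\quad e_{23}=(23,\,1),\quad z=(123,\,\emptyset),$$
where the first entry lists $T$. Here $a$ and $b$ are minimal, and both lie below $c$. We shall return to this example.

## 5. Cohomology of finite posets

Let $Q$ be a finite poset, and $F$ a covariant functor from $Q$ to modules: modules $F(q)$ with compatible maps $F(p\to q)$ for $p\le q$.

**Definition.** Put $C^k(Q;F)=\bigoplus_{p_0<\dots<p_k}F(p_k)$, with differential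
$$(d\varphi)(p_0,\dots,p_{k+1})=\sum_{j=0}^{k}(-1)^j\varphi(\dots,\widehat{p_j},\dots)+(-1)^{k+1}F(p_k\to p_{k+1})\varphi(p_0,\dots,p_k),$$
and let $H^k(Q;F)$ be the cohomology.

To see $d^2=0$, expand $(d\,d\varphi)(p_0,\dots,p_{k+2})$. Every pair of positions $i<j$ is omitted twice: first $j$ then $i$, with sign $(-1)^{i+j}$, and first $i$ then $j$ (now in position $j-1$), with sign $(-1)^{i+j-1}$. By functoriality both terms have the value $F(p'\to p_{k+2})$ applied to $\varphi$ of the remaining chain, with $p'$ its last element. They cancel.

*Example.* Let $Q=\{a,b,c\}$ with $a<c$, $b<c$ only. Then $(d\varphi)(a,c)=\varphi(c)-F(a\to c)\varphi(a)$, and similarly for $(b,c)$. So $H^0$ is the set of pairs in $F(a)\oplus F(b)$ with the same image in $F(c)$. Sending $\psi\in C^1$ to $\psi(a,c)-\psi(b,c)$ identifies $H^1$ with the cokernel of $F(a)\oplus F(b)\to F(c)$. This is the shape of the cut at a vertex.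

**(a) Long exact sequences.** $C^k(Q;F)$ is a finite direct sum of values of $F$, so a short exact sequence of functors gives a short exact sequence of complexes, and hence a long exact sequence of cohomology.

**(b) A least element.** *If $Q$ has a least element $\hat0$, then $H^0(Q;F)=F(\hat0)$, and $H^k(Q;F)=0$ for $k>0$.*

$H^0$ consists of the families $(\varphi(p))_p$ with $\varphi(p_1)=F(p_0\to p_1)\varphi(p_0)$ whenever $p_0<p_1$; such a family is determined by $\varphi(\hat0)$, which is arbitrary. Let $k\ge1$ and let $\varphi\in C^k$ be a cocycle. Define $h\varphi\in C^{k-1}$ by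
$$(h\varphi)(p_0,\dots,p_{k-1})=\begin{cases}\varphi(\hat0,p_0,\dots,p_{k-1})&\text{if }p_0\neq\hat0,\\0&\text{if }p_0=\hat0.\end{cases}$$
We claim $\varphi=d(h\varphi)$. On a chain with $p_0\ne\hat0$,
$$0=(d\varphi)(\hat0,p_0,\dots,p_k)=\varphi(p_0,\dots,p_k)+\sum_{j=1}^{k}(-1)^j\varphi(\hat0,\dots,\widehat{p_{j-1}},\dots)+(-1)^{k+1}F(p_{k-1}\to p_k)\varphi(\hat0,p_0,\dots,p_{k-1}),$$
and the last two contributions together are $-(d\,h\varphi)(p_0,\dots,p_k)$. On a chain $(\hat0,p_1,\dots,p_k)$, every term of $d(h\varphi)$ except the one omitting $\hat0$ evaluates $h\varphi$ on a chain starting at $\hat0$ and vanishes. Hence $(d\,h\varphi)(\hat0,p_1,\dots,p_k)=(h\varphi)(p_1,\dots,p_k)=\varphi(\hat0,p_1,\dots,p_k)$.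

**(c) Mayer–Vietoris.** *If $Q=A\cup B$ with $A,B$ up-sets, then*
$$0\to C^\bullet(Q;F)\to C^\bullet(A;F)\oplus C^\bullet(B;F)\to C^\bullet(A\cap B;F)\to0$$
*(restrictions, then difference of restrictions) is exact.* A chain of $Q$ lies in whichever of $A,B$ contains its least element, so every chain lies in $A$ or in $B$, and it lies in both exactly if it lies in $A\cap B$. Hence the first map is injective, and a pair agreeing on $A\cap B$ glues. The last map is onto: extend by zero.

**(d) Functors supported at a point.** *Let $F$ have the $K$-space $V$ as value at $q$, and $0$ elsewhere. Then*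
$$H^k(Q;F)=\tilde H^{k-1}(\Delta(Q_{<q});K)\otimes_KV .$$
Here $\Delta(Q_{<q})$ is the order complex of $Q_{<q}=\{p\in Q:p<q\}$: the simplicial complex whose faces are the chains. We use $\tilde H^{-1}(\emptyset;K)=K$. Indeed $C^k(Q;F)$ has one copy of $V$ for every chain $p_0<\dots<p_{k-1}$ in $Q_{<q}$ (followed by $p_k=q$). The last term of $d$ vanishes, since it starts from $F(p)$ with $p<q$. What remains is the augmented simplicial cochain complex of $\Delta(Q_{<q})$, shifted by one and tensored with $V$.

**(e) Locating nonzero cohomology.** *If $F$ takes values in $K$-spaces and $H^k(Q;F)\neq0$, there is $q\in Q$ with $F(q)\neq0$ and $\tilde H^{k-1}(\Delta(Q_{<q});K)\neq0$.* List $Q$ as $q_1,\dots,q_N$ so that $q_i<q_j$ implies $i<j$. The sets $\{q_m,\dots,q_N\}$ are up-sets, so the functor that agrees with $F$ on such a set and is zero elsewhere is a subfunctor of $F$. These form a filtration whose $m$-th subquotient is supported at $q_m$ with value $F(q_m)$. By (a), if $H^k$ of all subquotients vanished, so would $H^k(Q;F)$. Apply (d) to a subquotient with nonzero $H^k$.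

**Definition.** For a graph $H$ let
$$\Lambda(H)=\{(q,k):q\in P_H,\ k\ge0,\ \tilde H^{k-1}(\Delta((P_H)_{<q});K)\neq0\}.$$
It is nonempty, since $(q,0)\in\Lambda(H)$ exactly for the minimal elements $q$ of $P_H$.

*Example ($P_3$, continued).* For the minimal elements $a,b$ we get $(a,0),(b,0)$. Below $c$ lie the two incomparable points $a,b$, so $\tilde H^0=K$ and we get $(c,1)$. Below $d_1$ and below $d_3$ lies only $a$. Below $e_{13}$ lie $a,d_1,d_3$, with least element $a$. Below $e_{12}$ lie $a,b,c,d_1$, and the order complex is the path $b-c-a-d_1$; the case of $e_{23}$ is symmetric. All these complexes are contractible. Below $z$ lie all the other elements. Those above $b$ are $c,e_{12},e_{23}$, which have least element $c$; so the link of $b$ is contractible, and removing $b$ changes no reduced cohomology. What remains has least element $a$. Thus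
$$\Lambda(P_3)=\{(a,0),(b,0),(c,1)\}.$$

## 6. A resolution that survives adding a second ideal

**Proposition 1.** Let $\mathfrak d=\mathfrak m_U+J_D$ and $\mathfrak a=\mathfrak m_R+J_H$ be arbitrary, and let $F(q)=S/(\mathfrak d+I_q)$, with the natural projections as maps. Then the natural map
$$S/(\mathfrak d+\mathfrak a)\to H^0(P_{\mathfrak a};F),\qquad s\mapsto(s\bmod\mathfrak d+I_q)_q,$$
is an isomorphism, and $H^k(P_{\mathfrak a};F)=0$ for $k>0$.

*Proof.* The proof turns the cut at a vertex into an induction on $\mathfrak a$, with Mayer–Vietoris as the gluing tool.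

**Setting up the induction.** Deleting from $H$ the edges that meet $R$ changes neither $\mathfrak a$ nor $P_{\mathfrak a}$, so assume that no edge of $H$ meets $R$. Use induction on $n-|R|$, and for fixed $|R|$ on the number of non-edges of $H$ within $[n]\setminus R$.

**Base: disjoint unions of complete graphs.** Suppose that $H$ restricted to $[n]\setminus R$ is a disjoint union of complete graphs; this includes $R=[n]$. Then $\mathfrak a=I_{q_0}$, where $q_0$ consists of $R$ and the partition of $[n]\setminus R$ into components. So $q_0$ is the least element of $P_{\mathfrak a}$, and (b) is the claim.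

**Choosing the vertex.** This step finds a place to cut. Otherwise there is $v\notin R$ whose neighborhood $N_H(v)$ is not a clique. For suppose that all neighborhoods are cliques, and take a shortest path $u_0,u_1,\dots,u_m$ between two vertices of a component. If $m\ge2$, then $u_0,u_2$ are distinct neighbors of $u_1$, hence adjacent, and the path was not shortest. So all components are complete, a contradiction.

Let $H_v$ be $H$ with all edges inside $N_H(v)$ added, and put
$$\mathfrak a_1=\mathfrak m_R+J_{H_v},\qquad\mathfrak a_2=\mathfrak m_{R\cup\{v\}}+J_H,\qquad\mathfrak a_3=\mathfrak a_1+\mathfrak a_2=\mathfrak m_{R\cup\{v\}}+J_{H_v}.$$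
No edge of $H_v$ meets $R$, and $H_v$ has fewer non-edges than $H$. So the proposition holds by induction for $\mathfrak a_1$ (same $R$, fewer non-edges) and for $\mathfrak a_2$, $\mathfrak a_3$ (larger $R$).

**The cut on the level of posets.** To apply (c) we check
$$P_{\mathfrak a_1}\cap P_{\mathfrak a_2}=P_{\mathfrak a_3},\qquad P_{\mathfrak a_1}\cup P_{\mathfrak a_2}=P_{\mathfrak a}.$$
The first holds because a prime contains $\mathfrak a_3$ if and only if it contains $\mathfrak a_1$ and $\mathfrak a_2$. In the second, $\subseteq$ holds because $\mathfrak a\subseteq\mathfrak a_1$ and $\mathfrak a\subseteq\mathfrak a_2$. For $\supseteq$ let $(T,\pi)\in P_{\mathfrak a}$. If $v\in T$, then $(T,\pi)\in P_{\mathfrak a_2}$. If $v\notin T$, then by (4) every neighbor of $v$ is in $T$ or in the block of $v$. So an edge inside $N_H(v)$ either meets $T$ or has both ends in the block of $v$, and $(T,\pi)\in P_{\mathfrak a_1}$ by (4).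

**Gluing.** This step reduces everything to one equality of ideals. By (c) and the induction hypothesis, $H^k(P_{\mathfrak a};F)=0$ for $k\ge2$, and
$$0\to H^0(P_{\mathfrak a};F)\to S/(\mathfrak d+\mathfrak a_1)\oplus S/(\mathfrak d+\mathfrak a_2)\to S/(\mathfrak d+\mathfrak a_3)\to H^1(P_{\mathfrak a};F)\to0$$
is exact, where the middle map is the difference of the projections. That map is onto, so $H^1(P_{\mathfrak a};F)=0$. Since $\mathfrak d+\mathfrak a_3=(\mathfrak d+\mathfrak a_1)+(\mathfrak d+\mathfrak a_2)$, its kernel is $S/\big((\mathfrak d+\mathfrak a_1)\cap(\mathfrak d+\mathfrak a_2)\big)$, embedded diagonally. The composite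
$$S/(\mathfrak d+\mathfrak a)\to H^0(P_{\mathfrak a};F)\to S/(\mathfrak d+\mathfrak a_1)\oplus S/(\mathfrak d+\mathfrak a_2)$$
is the diagonal map. So the natural map is an isomorphism onto $H^0(P_{\mathfrak a};F)$ as soon as
$$\mathfrak d+\mathfrak a=(\mathfrak d+\mathfrak a_1)\cap(\mathfrak d+\mathfrak a_2).\tag{5}$$

**The equality of ideals.** Here radicality does what fails for general ideals. The inclusion $S\to S\otimes_K\overline K$ is faithfully flat, so intersections commute with this base change, and equality of ideals can be tested after it. The three ideals in (5) extend to ideals of the same form over $\overline K$. So assume $K=\overline K$. By (1), each of the three ideals belongs to our class, hence is radical, and an intersection of radical ideals is radical. By the Nullstellensatz it suffices to show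
$$V(\mathfrak d+\mathfrak a)=V(\mathfrak d+\mathfrak a_1)\cup V(\mathfrak d+\mathfrak a_2).$$
The inclusion $\supseteq$ is clear. Take a matrix in $V(\mathfrak d+\mathfrak a)$. If its column $v$ is $0$, it is in $V(\mathfrak d+\mathfrak a_2)$. If column $v$ is nonzero, all columns in $N_H(v)$ are multiples of it, hence pairwise dependent, and the matrix is in $V(\mathfrak d+\mathfrak a_1)$. $\square$

*Example.* With $\mathfrak d=0$ and $H=P_3$, (5) for $v=2$ reads $J_{P_3}=J_{K_3}\cap(x_2,y_2)=I_a\cap I_b$. With $\mathfrak d=(f_{13})$ it reads $J_{K_3}=J_{K_3}\cap(x_2,y_2,f_{13})$, which is indeed true, because $f_{12},f_{23}\in(x_2,y_2)$.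

## 7. Local cohomology: an upper bound and an exact formula

**The spectral sequence.** We now compute the local cohomology of $S/(\mathfrak d+J_H)$ from that of the pieces. Let $\mathfrak d=\mathfrak m_U+J_D$ and $F(q)=S/(\mathfrak d+I_q)$ on $P_H$. Let $\check C^\bullet$ be the Čech complex on the variables of $S$, and consider the bounded double complex $\check C^\bullet\otimes_SC^\bullet(P_H;F)$.

Take cohomology in the poset direction first. Each $\check C^b$ is flat, so by Proposition 1 (with $\mathfrak a=J_H$) only $\check C^b\otimes_SS/(\mathfrak d+J_H)$ in poset degree $0$ survives. Hence the total cohomology is $H^\bullet_{\mathfrak m}(S/(\mathfrak d+J_H))$.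

Take cohomology in the Čech direction first. Since $C^i(P_H;F)$ is a finite direct sum of modules $F(p_i)$, we obtain $C^i(P_H;H^j_{\mathfrak m}(F))$, where $H^j_{\mathfrak m}(F)$ is the functor $q\mapsto H^j_{\mathfrak m}(F(q))$. This gives a graded $S$-linear spectral sequence
$$E_2^{i,j}=H^i\big(P_H;H^j_{\mathfrak m}(F)\big)\Longrightarrow H^{i+j}_{\mathfrak m}\big(S/(\mathfrak d+J_H)\big),\qquad d_r:E_r^{i,j}\to E_r^{i+r,\,j-r+1}.\tag{6}$$

**Proposition 2.** For every graph $H$ and every $\mathfrak d=\mathfrak m_U+J_D$,
$$\mathrm{reg}\,S/(\mathfrak d+J_H)\le\max\{k+\mathrm{reg}\,S/(\mathfrak d+I_q):(q,k)\in\Lambda(H)\}.$$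

*Proof.* By (F1) we must bound $r+t$ whenever $H^r_{\mathfrak m}(S/(\mathfrak d+J_H))_t\ne0$. In that case $(E_2^{i,j})_t\neq0$ for some $i+j=r$, because $E_\infty$ is a subquotient of $E_2$. The degree-$t$ part of $H^j_{\mathfrak m}(F)$ is a functor to $K$-spaces whose $i$-th cohomology is $(E_2^{i,j})_t$. By (e) there is $q\in P_H$ with $(q,i)\in\Lambda(H)$ and $H^j_{\mathfrak m}(S/(\mathfrak d+I_q))_t\ne0$. By (F1), $j+t\le\mathrm{reg}\,S/(\mathfrak d+I_q)$, so $r+t=i+j+t\le i+\mathrm{reg}\,S/(\mathfrak d+I_q)$. $\square$

With $\mathfrak d=0$, this says $\mathrm{reg}(S/J_H)\le\max\{k+c(q)\}$ over $\Lambda(H)$. The reverse inequality, which was missing in Section 3, is the real content of the next proposition.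

**Proposition 3.** For every graph $H$,
$$\mathrm{reg}(S/J_H)=\max\{k+c(q):(q,k)\in\Lambda(H)\}.$$

*Proof.* Take $\mathfrak d=0$ in (6), so that $F(q)=S/I_q$.

**Computing $E_2$.** This step makes $E_2$ explicit. Since $S/I_q$ is Cohen–Macaulay of dimension $d_q$, we have $H^j_{\mathfrak m}(S/I_q)=0$ unless $d_q=j$. By (3), two distinct comparable elements have different values of $d$. So for fixed $j$ all structure maps of $q\mapsto H^j_{\mathfrak m}(S/I_q)$ between distinct elements are zero, and this functor is a direct sum of functors supported at single points. By (d),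
$$E_2^{i,j}\cong\bigoplus_{q\in P_H,\ d_q=j}\tilde H^{i-1}(\Delta((P_H)_{<q});K)\otimes_KH^j_{\mathfrak m}(S/I_q).\tag{7}$$

**All $d_r$ with $r\ge2$ vanish.** This step shows that nothing cancels. Assume inductively that $E_r=E_2$. By (7) and (F6), the graded Matlis dual $(E_2^{i,j})^\vee$ is a finite direct sum of canonical modules $\omega_q$ of rings $S/I_q$ with $d_q=j$. Each $\omega_q$ is a Cohen–Macaulay module of dimension $j$ killed by $I_q$. So each of its associated primes contains $I_q$ and has quotient of dimension $j=\dim S/I_q$, and hence equals $I_q$, as $I_q$ is prime. A nonzero submodule of $(E_2^{i,j})^\vee$ has an associated prime, which is one of these $I_q$, so it has dimension $j$. Now consider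
$$d_r^\vee:(E_2^{i+r,\,j-r+1})^\vee\to(E_2^{i,j})^\vee .$$
Its source is finitely generated of dimension at most $j-r+1<j$ (or is zero), so its image has dimension less than $j$ (or is zero). An image that is a nonzero submodule of the target would have dimension $j$. Hence $d_r^\vee=0$, and so $d_r=0$.

**Reading off the regularity.** Now $E_2=E_\infty$, so $H^r_{\mathfrak m}(S/J_H)_t\neq0$ if and only if $(E_2^{i,j})_t\neq0$ for some $i+j=r$. By (7), this happens if and only if there are $(q,i)\in\Lambda(H)$ with $d_q=r-i$ and $H^{d_q}_{\mathfrak m}(S/I_q)_t\neq0$. For such data $r+t=i+(d_q+t)$, and the maximum of $d_q+t$ over all $t$ with $H^{d_q}_{\mathfrak m}(S/I_q)_t\ne0$ is $\mathrm{reg}(S/I_q)=c(q)$ by (F1) and (2). Taking the maximum over $\Lambda(H)$ gives the formula. $\square$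

*Example.* For $P_3$ the set $\Lambda(P_3)=\{(a,0),(b,0),(c,1)\}$ gives the values $0+1$, $0+0$ and $1+1$. The maximum is $2$, in agreement with Section 2.

## 8. Proof of Theorem A

The plan is to replace $H_1$ and $H_2$, one after the other, by the primes of their posets. Proposition 2 carries out each replacement, [MMK] treats the sum of two primes, and Proposition 3 turns the result back into regularities.

**Step 0: sums of two primes.** Let $q_i=(T_i,\pi_i)\in P$ for $i=1,2$, and put $T=T_1\cup T_2$. This step shows
$$\mathrm{reg}\,S/(I_{q_1}+I_{q_2})\le c(q_1)+c(q_2).\tag{8}$$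
By (1), $I_{q_1}+I_{q_2}=\mathfrak m_T+J_{G'}$ with $G'=(G_{q_1}\cup G_{q_2})-T$. Every edge of $G'$ lies in $B\setminus T$ for some block $B$ of $\pi_1$ or $\pi_2$ with $|B|\ge2$, and each such $B\setminus T$ is a clique of $G'$ (possibly with fewer than two vertices, in which case we discard it). So $E(G')$ is covered by at most $c(q_1)+c(q_2)$ cliques. The variables indexed by $T$ do not occur in $J_{G'}$, so killing them does not change the regularity of the quotient, by (F2). Hence [MMK] gives
$$\mathrm{reg}\,S/(I_{q_1}+I_{q_2})=\mathrm{reg}\,S/J_{G'}\le c(q_1)+c(q_2).$$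

**Step 1: replace $H_1$ by its primes, next to a fixed prime.** Fix $q_2\in P$. The ideal $I_{q_2}$ is of the form $\mathfrak m_U+J_D$, so we may use Proposition 2 with $\mathfrak d=I_{q_2}$ and $H=H_1$, then (8), then Proposition 3:
$$\mathrm{reg}\,S/(I_{q_2}+J_{H_1})\le\max_{(q_1,k)\in\Lambda(H_1)}\{k+\mathrm{reg}\,S/(I_{q_2}+I_{q_1})\}\le\max_{(q_1,k)\in\Lambda(H_1)}\{k+c(q_1)\}+c(q_2)=\mathrm{reg}(S/J_{H_1})+c(q_2).$$

**Step 2: replace $H_2$ by its primes, next to $J_{H_1}$.** We have $J_G=J_{H_1}+J_{H_2}$. Proposition 2 with $\mathfrak d=J_{H_1}$ and $H=H_2$, then Step 1, then Proposition 3 give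
$$\mathrm{reg}(S/J_G)\le\max_{(q_2,k)\in\Lambda(H_2)}\{k+\mathrm{reg}\,S/(J_{H_1}+I_{q_2})\}\le\mathrm{reg}(S/J_{H_1})+\max_{(q_2,k)\in\Lambda(H_2)}\{k+c(q_2)\}=\mathrm{reg}(S/J_{H_1})+\mathrm{reg}(S/J_{H_2}).\qquad\blacksquare$$

The graphs $H_1$ and $H_2$ interact only through (8), where the sum of two primes $I_{q_1}+I_{q_2}$ is in general no longer prime.

## 9. Several graphs, cliques, and complete bipartite pieces

**Theorem B.** Let $E(G)=E(H_1)\cup\dots\cup E(H_m)$ (any graphs on $[n]$, edgeless ones allowed). Then
$$\mathrm{reg}(S/J_G)\le\max_{(q_\ell,k_\ell)\in\Lambda(H_\ell),\ 1\le\ell\le m}\Big\{\sum_\ell k_\ell+\mathrm{reg}\,S/(I_{q_1}+\dots+I_{q_m})\Big\}\le\sum_{\ell=1}^m\mathrm{reg}(S/J_{H_\ell}).$$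
Both are equalities if the edge sets of the $H_\ell$ are supported on pairwise disjoint vertex sets. In particular, the constant $-1$ in Theorem A is best possible for every pair of values $\mathrm{reg}(J_{H_1}),\mathrm{reg}(J_{H_2})\ge2$.

*Proof.* **First inequality.** Apply Proposition 2 successively for $\ell=1,\dots,m$, with $H=H_\ell$ and
$$\mathfrak d=I_{q_1}+\dots+I_{q_{\ell-1}}+J_{H_{\ell+1}}+\dots+J_{H_m}.$$
By (1) this is of the form $\mathfrak m_U+J_D$. The $\ell$-th application replaces $J_{H_\ell}$ by $I_{q_\ell}$ at the cost of $k_\ell$.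

**Second inequality.** Let $q_\ell=(T_\ell,\pi_\ell)$ and $T=\bigcup_\ell T_\ell$. As in Step 0, $\sum_\ell I_{q_\ell}=\mathfrak m_T+J_{G'}$ with $G'=(\bigcup_\ell G_{q_\ell})-T$, whose edges are covered by at most $\sum_\ell c(q_\ell)$ cliques. So [MMK] gives $\mathrm{reg}\,S/(\sum_\ell I_{q_\ell})\le\sum_\ell c(q_\ell)$. The maximum of $\sum_\ell(k_\ell+c(q_\ell))$ is $\sum_\ell\mathrm{reg}(S/J_{H_\ell})$ by Proposition 3.

**Equality.** For disjoint supports, $S/J_G$ is, up to polynomial variables, the tensor product over $K$ of the rings belonging to the $H_\ell$. By (F3) and (F2) its regularity is $\sum_\ell\mathrm{reg}(S/J_{H_\ell})$. The outer terms agree, so both inequalities are equalities. Every value $r\ge1$ of $\mathrm{reg}(S/J_H)$ occurs, for instance for $r$ disjoint edges. So every pair of values $\mathrm{reg}(J_{H_1}),\mathrm{reg}(J_{H_2})\ge2$ occurs with disjoint supports, and then $\mathrm{reg}(J_G)=\mathrm{reg}(J_{H_1})+\mathrm{reg}(J_{H_2})-1$. $\square$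

**Corollary C.** (i) Adding to a graph all edges of a clique (for example, one edge) raises $\mathrm{reg}(S/J)$ by at most $1$.

(ii) If $E(G)$ is covered by $a$ cliques and $b$ complete bipartite subgraphs (for example, stars) of $G$, then $\mathrm{reg}(S/J_G)\le a+2b$. In particular $\mathrm{reg}(S/J_G)\le2\tau(G)$, with $\tau$ the vertex cover number, and $\mathrm{reg}(S/J_G)\le\mathrm{reg}(S/J_{G-v})+2$ for every vertex $v$.

All these bounds are attained.

*Proof.* **Part (i)** is Theorem A with $H_2$ complete on its support, so that $\mathrm{reg}(S/J_{H_2})\le1$.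

**Part (ii), reduction.** By Theorem B, and since a clique contributes at most $1$, it suffices to show $\mathrm{reg}(S/J_H)\le2$ for $H$ complete bipartite with nonempty parts $A,B$. By (F2) we may discard isolated vertices, so $[n]=A\cup B$. Let $H'$ be $H$ with all edges inside $B$ added.

**Two decompositions.** Here we express $J_H$ by ideals of small regularity. Over $\overline K$,
$$V(J_{H'})=V(J_{K_n})\cup V(\mathfrak m_B),\qquad V(J_H)=V(J_{H'})\cup V(\mathfrak m_A).$$
For $\subseteq$ in the first: in $H'$ a vertex of $B$ is adjacent to all other vertices, so if some column in $B$ is nonzero at a point of $V(J_{H'})$, all other columns are multiples of it. For $\subseteq$ in the second: if some column in $A$ is nonzero at a point of $V(J_H)$, all columns in $B$ are multiples of it, hence pairwise dependent. The inclusions $\supseteq$ hold because every edge of $H'$ meets $B$, every edge of $H$ meets $A$, $J_{H'}\subseteq J_{K_n}$ and $J_H\subseteq J_{H'}$. All ideals involved are radical, so by the Nullstellensatz and faithfully flat descent, as in the proof of (5),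
$$J_{H'}=J_{K_n}\cap\mathfrak m_B,\qquad J_H=J_{H'}\cap\mathfrak m_A .$$

**Regularities.** Write $K_A$, $K_B$ for the complete graphs on $A$, $B$. Then $J_{K_n}+\mathfrak m_B=\mathfrak m_B+J_{K_A}$ and $J_{H'}+\mathfrak m_A=\mathfrak m_A+J_{K_B}$, with quotients of regularity at most $1$. Apply (F4) to the sequences $0\to S/(I\cap I')\to S/I\oplus S/I'\to S/(I+I')\to0$:
$$\mathrm{reg}(S/J_{H'})\le\max\{1,0,1+1\}=2,\qquad\mathrm{reg}(S/J_H)\le\max\{2,0,1+1\}=2 .$$

**The last two inequalities.** For $2\tau(G)$, use the stars centered at the vertices of a minimum vertex cover; they cover all edges, so $a=0$ and $b\le\tau(G)$ work. For $G-v$, apply Theorem A to $G-v$ and the star of all edges at $v$ (if $v$ is isolated, there is nothing to prove).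

**Sharpness.** Take $a$ disjoint edges together with $b$ disjoint copies of $P_3$. Since $J_{P_3}$ is a complete intersection of two quadrics, (F3) gives $\mathrm{reg}(S/J_G)=a+2b$. With $a=0$ we have $\tau(G)=b$, so the bound $2\tau(G)$ is attained. The bound for $G-v$ is attained by $P_3$ with $v$ its center, since $G-v$ is then edgeless and has regularity $0$. The bound in (i) is attained by adding a disjoint edge. $\square$
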